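# Finitely presented groups with infinite virtual first Betti number that are not large

## 1. Two theorems on $vb_1=\infty$ without largeness

Throughout, $R=\mathbb F_2[t]$, $D=SL_4(R)$, $T=R^4$ and $A=SL_5(\mathbb F_2)$. Let $\Omega=\mathbb F_2^5\setminus\{0\}$, a set of $31$ points, let $\Lambda_0\subset\mathbb Z[\Omega]$ be the lattice of elements with coefficient sum $0$ (rank $30$), and let $F_0=\Lambda_0\rtimes A$.

**Theorem A.** Let $\Gamma$ be the group given by the generators and the relations (0)–(11) printed in Section 4. Then $\Gamma$ is finitely presented, $vb_1(\Gamma)=\infty$, and $\Gamma$ is not large.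

**Theorem B.** Let $X=\mathrm{Hom}(T,\mathbb F_2)$ (a Cantor set) and let $F$ be the universal central extension of $F_0$ (a virtually abelian group). Then $C(X,F)\rtimes SL_4(\mathbb F_2[t])$, with $C(X,F)$ the group of locally constant functions $X\to F$, is finitely presented, residually finite and not large. It has finite-index subgroups $H_m$ with $[\,\cdot:H_m]\to\infty$ and $b_1(H_m)\ge 30\cdot 16^m\ge c\log[\,\cdot:H_m]$ for a constant $c>0$.

Now the words. For a finitely generated group $\Gamma$, $b_1(\Gamma)=\dim_{\mathbb Q}H_1(\Gamma;\mathbb Q)$ is the rank of the abelianization. The virtual first Betti number $vb_1(\Gamma)\in\{0,1,2,\dots,\infty\}$ is the supremum of $b_1(\Lambda)$ over all finite-index subgroups $\Lambda\le\Gamma$. A group is *very large* if it surjects onto a non-abelian free group, and *large* if some finite-index subgroup is very large. For example, $PSL_2(\mathbb Z)\cong\mathbb Z/2*\mathbb Z/3$ is not very large, because its abelianization $\mathbb Z/6$ is finite; it is large, because its commutator subgroup is free of rank $2$ and has index $6$.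

A large group has $vb_1=\infty$. Indeed, if a finite-index subgroup $H$ maps onto a free group of rank $2$, the latter has subgroups of index $k$ which are free of rank $k+1$, and the preimage in $H$ of such a subgroup has $b_1\ge k+1$. The question, posed at https://mathoverflow.net/posts/80287/revisions, is whether the converse holds for finitely presentable groups: *is there a finitely presentable group with $vb_1=\infty$ which is not large?* Theorem A says yes. Theorem B gives a residually finite example, in closed form, and bounds from below how fast the Betti numbers grow.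

**Conventions.** $[a,b]=aba^{-1}b^{-1}$, and $\langle\langle\ \rangle\rangle$ is normal closure. Two identities are used all the time:
$$[a,bc]=[a,b]\cdot b[a,c]b^{-1},\qquad [ab,c]=a[b,c]a^{-1}\cdot[a,c].$$
Two subgroups *commute* if they do so elementwise. If $G=PQ$ with commuting subgroups $P,Q$, then $P\cap Q$ is central in $G$: its elements commute with $P$ because they lie in $Q$, and with $Q$ because they lie in $P$.

**Published facts used for Theorem A.**

* (I1) $D=SL_4(\mathbb F_2[t])$ is finitely presented (Rehmann–Soulé, LNM 551 (1976); Behr, J. reine angew. Math. 495 (1998); Bux–Köhl–Witzel, Ann. of Math. 177 (2013)).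
* (I2) $D$ is a lattice in $SL_4(\mathbb F_2((t^{-1})))$, hence has property (T) (Bekka–de la Harpe–Valette, *Kazhdan's Property (T)*, Thms 1.4.15, 1.7.1). All we need is the consequence that every finite-index subgroup of a quotient of $D$ has finite abelianization.
* (I3) Schur: if $G/Z(G)$ is finite, then $[G,G]$ is finite.

## 2. Free groups, $\mathbb Z^n$ and $\mathbb Z\wr\mathbb Z$

Finite-index subgroups of $\mathbb Z^n$ are again $\mathbb Z^n$, so $vb_1(\mathbb Z^n)=n$. A non-abelian free group is very large. Neither is of interest here: we want many first Betti numbers in finite-index subgroups, but no free quotients.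

The basic example is $W=\mathbb Z\wr\mathbb Z=M\rtimes\langle\theta\rangle$, where $M=\bigoplus_{n\in\mathbb Z}\mathbb Z a_n$ and $\theta a_n\theta^{-1}=a_{n+1}$. Its index-$m$ subgroup $M\rtimes\langle\theta^m\rangle$ has abelianization $M/(a_n\sim a_{n+m})\times\mathbb Z\cong\mathbb Z^{m}\times\mathbb Z$, so $b_1=m+1$ and $vb_1(W)=\infty$. It is not large: $W$ is metabelian, so is every quotient of a subgroup of it, and a non-abelian free group is not metabelian.

But $W$ is not finitely presentable. It has the presentation $\langle a,\theta\mid [a,\theta^na\theta^{-n}]=1,\ n\ge1\rangle$. If $W$ were finitely presentable, finitely many of these relators, say those with $n\le N$, would suffice (a textbook fact). The truncated group is $P\rtimes\langle\theta\rangle$ with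
$$P=\langle a_n\ (n\in\mathbb Z)\mid [a_i,a_j]=1\ \text{for } 0<|i-j|\le N\rangle .$$
Killing all $a_n$ except $a_0$ and $a_{N+1}$ maps $P$ onto the free group on these two letters, since no relation of $P$ involves both. So $a_0$ and $a_{N+1}$ do not commute in the truncated group, although they do in $W$. This is a contradiction.

The lesson is concrete. The base group needs infinitely many commutation relations, and conjugation by $\theta$ spreads a single relation over too few pairs: the pairs $\{i,j\}$ have infinitely many orbits under translation.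

## 3. Lamps over $SL_4(\mathbb F_2[t])$ and the orbits of pairs of vectors

The natural next attempt is to replace the acting group $\mathbb Z$ by one that moves pairs around better. We try $D=SL_4(R)$ acting on vectors of $T=R^4$. We first fix the linear algebra, which is needed anyway.

**Definition.** A *partial basis* is a tuple of vectors extendable to an $R$-basis of $T$. A vector $p\in T$ is *unimodular* if $(p)$ is a partial basis, equivalently if its coordinates have greatest common divisor $1$.

For the standard basis $\tau_1,\dots,\tau_4$: the vector $t\tau_1$ is not unimodular, and $t\tau_1+\tau_2$ is. Both $\tau_1$ and $\tau_1+t\tau_2$ are unimodular, but $(\tau_1,\tau_1+t\tau_2)$ is not a partial basis: a partial basis has $2\times2$ minors generating the unit ideal, and here the only nonzero minor is $t$.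

We use the following facts about the PID $R$.

* Every $v\ne0$ in $T$ is $r\omega$ with $r\in R$ and $\omega$ unimodular. The submodule $R\omega$ is determined by $v$: it is the set of $x$ with $r'x\in Rv$ for some $r'\ne0$.
* Any two vectors $v,v'$ lie in a direct summand $P\subset T$ of rank $2$. Indeed $S=\{x:rx\in Rv+Rv'\text{ for some }r\neq0\}$ has torsion-free, hence free, quotient $T/S$; so $S$ is a summand of rank at most $2$, and we enlarge it by basis members of a complement if necessary. If $p\in P$ is unimodular, then $P/Rp\subset T/Rp$ is torsion-free, hence free, so $p$ extends to a basis of $P$. If $v\in P$ and $v=r\omega\neq0$ as above, then $\omega\in P$.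
* Adding to one member of a basis a combination of the other members gives a basis.
* Since $R^\times=\{1\}$, $GL_4(R)=D$. So $D$ is transitive on bases, hence on partial bases of length $1$, and on those of length $2$.
* Unimodular vectors generate $T$ additively, because $r\tau_k=(r\tau_k+\tau_l)-\tau_l$ for $l\ne k$.
* The stabilizer $D_{\tau_1}\cong R^3\rtimes SL_3(R)$ is finitely generated. It consists of the matrices with first column $\tau_1$. The group $SL_3(R)$ is generated by elementary matrices because $R$ is Euclidean, and those with entries $1$ and $t$ suffice by $[e_{ik}(a),e_{kj}(b)]=e_{ij}(ab)$. The $SL_3(R)$-module $R^3$ is cyclic: the orbit of $(1,0,0)$ consists of all unimodular rows, which generate $R^3$ additively.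

**The lamp group.** Let $I$ be the set of unimodular vectors and $G=\mathbb Z^{(I)}\rtimes D$, where $\mathbb Z^{(I)}$ has basis $b_p$, $p\in I$, permuted by $D$. Let $D_m$ be the kernel of $D\to SL_4(R/t^m)$. The finite-index subgroup $\mathbb Z^{(I)}\rtimes D_m$ maps onto the free abelian group on the set of $D_m$-orbits in $I$. There are at least $2^m$ orbits, since the vectors $\tau_1+r\tau_2$ with $\deg r<m$ are distinct modulo $t^m$. So $vb_1(G)=\infty$. Moreover $G$ is not large, by Lemma 9 below with $N=M=\mathbb Z^{(I)}$.

**Where it stops.** $G$ is not finitely presentable. It is presented by finitely many relations (those of $D$, and "$b=b_{\tau_1}$ commutes with generators of $D_{\tau_1}$") together with all relations $[b,gbg^{-1}]=1$, $g\in D$. If $G$ were finitely presentable, finitely many $g_1,\dots,g_N$ would suffice, and $G$ would be $P\rtimes D$ with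
$$P=\langle b_p\ (p\in I)\mid [b_p,b_q]=1\ \text{for }\{p,q\}\in\mathcal E\rangle,$$
$\mathcal E$ being the union of the $D$-orbits of the $\{\tau_1,g_k\tau_1\}$. The ideal generated by the $2\times2$ minors of the matrix $(p\,|\,q)$ is invariant under $D$. For $(\tau_1,\tau_1+t^n\tau_2)$ it is $(t^n)$. So there are infinitely many orbits of pairs, and for some $n$ the pair $p=\tau_1$, $q=\tau_1+t^n\tau_2$ is not in $\mathcal E$. Killing all other generators maps $P$ onto the free group on $b_p,b_q$, so these do not commute, a contradiction.

**A repair for half of the problem.** Suppose we also impose additivity of the labels: $b_pb_q=b_{p+q}$ for partial bases $(p,q)$. These relations form *one* $D$-orbit. The condition "$b_p$ commutes with $b_q$" then becomes additive in $p$ and in $q$, so it has to be checked on additive generators only. The vectors $q$ forming a partial basis with a given $p$ do generate $T$: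

**Fact (G).** For $p$ unimodular, the $q$ for which $(p,q)$ is a partial basis generate $T$ additively. *Proof.* Take a basis $p=f_1,\dots,f_4$. Then $rf_1=(rf_1+f_2)-f_2$, and $rf_k=(rf_k+f_l)-f_l$ for $k\ne l$, $k,l\ge2$; in each case both vectors on the right form a partial basis with $f_1$. $\square$

So with additive labels a single orbit of pairs controls all pairs. The price is that the labels now form the group $T$ (Lemma 1 below), which is $2$-torsion: all first Betti numbers from the lamps are gone. The elements of $T$ must be used as *functions*, and something of infinite order must be placed on the points where these functions live.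

## 4. Functions on the Cantor set $\mathrm{Hom}(T,\mathbb F_2)$ and the presentation of $\Gamma$

Let $X=\mathrm{Hom}(T,\mathbb F_2)$, the additive homomorphisms, with the topology of pointwise convergence; it is a Cantor set because $T$ is an $\mathbb F_2$-vector space of countably infinite dimension. Let $T^+=\mathbb F_2\cdot1\oplus T$, with $D$ acting trivially on $1$. Each $u\in T^+$ gives a function $\hat u:X\to\mathbb F_2$ by $\hat 1=1$, $\hat v(y)=y(v)$ for $v\in T$, additively. The group $D$ acts on $X$ by $(gy)(v)=y(g^{-1}v)$, on functions by $f\mapsto f\circ g^{-1}$, and $\widehat{gu}=\hat u\circ g^{-1}$.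

Let $Y_m=\mathrm{Hom}(T/t^mT,\mathbb F_2)\subset X$. It is a finite $D$-invariant set with $16^m$ elements. For instance, $Y_1$ has $16$ points, and $u=t\tau_1+\tau_2$ restricts there to $\hat u(y)=y(\tau_2)$.

A tempting candidate is $C(X,\mathbb Z)\rtimes D$: restricted to $Y_m$ it gives abelian quotients of rank $16^m$. It fails at once, because it is not finitely generated. If it were, $C(X,\mathbb Z)$ would be a finitely generated $D$-module, and so would $C(X,\mathbb F_2)$. But $C(X,\mathbb F_2)$ is the union over $d$ of the $D$-submodules $P_d$ of polynomials of degree $\le d$ in the functions $\hat u$, and each $P_d$ is proper. To see this take linearly independent $p_1,\dots,p_{d+1}\in T$ and a complement $T''$ of their span $T'$, and restrict to the $2^{d+1}$ points $y$ vanishing on $T''$. A polynomial of degree $\le d$ on $\mathbb F_2^{d+1}$ sums to $0$ over all points, while $\hat p_1\cdots\hat p_{d+1}$ sums to $1$.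

The failure is that $D$ cannot *multiply* functions. Commutators of elementary matrices can: for $\mathbb F_2$-valued functions $f,g$,
$$[e_{ij}^{\,f},e_{jk}^{\,g}]=e_{ik}^{\,fg}.$$
So let $A=SL_5(\mathbb F_2)$, with elementary matrices $e_{ij}=1+E_{ij}$ $(1\le i\ne j\le5)$ and standard basis $\varepsilon_1,\dots,\varepsilon_5$ of $\mathbb F_2^5$: $e_{ij}$ sends $\varepsilon_j\mapsto\varepsilon_j+\varepsilon_i$ and fixes the other $\varepsilon_k$. We consider functions $X\to F_0=\Lambda_0\rtimes A$. The elements $b_{ij}=e_{ij}^{\hat\tau_1}$ and $D$ produce all $e_{ij}^{\hat p}$ with $p$ unimodular, and commutators produce all products. One constant of infinite order, $\lambda_0=[\varepsilon_1]-[\varepsilon_2]\in\Lambda_0$, then produces the Betti numbers. Let $s,s'\in A$ be the permutation matrices swapping $\varepsilon_2,\varepsilon_3$, resp. $\varepsilon_1,\varepsilon_3$. Then $s\lambda_0+s'\lambda_0=([\varepsilon_1]-[\varepsilon_3])+([\varepsilon_3]-[\varepsilon_2])=\lambda_0$. Note that $A$ is $2$-transitive on $\Omega$, since two distinct nonzero vectors over $\mathbb F_2$ are linearly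 independent.

The group $\Gamma$ is defined by finitely many relations that hold in this model. The work is to show that these few relations already force enough structure.

**Presentation of $\Gamma$.** Generators: a finite generating set of $D$; the elements of $A$; symbols $b_{ij}$ $(i\ne j)$; a symbol $w$. Relations:

* (0) a finite presentation of $D$; the multiplication table of $A$.
* (1) $D$ commutes with $A$ and with $w$.
* (2) $b_{ij}$ commutes with a finite generating set of $D_{\tau_1}$.

By (2) we may put $x_{ij}(p)=g\,b_{ij}\,g^{-1}$ for unimodular $p=g\tau_1$: the choice of $g$ does not matter. Also put $x_{ij}(1)=e_{ij}$ and $x_{ij}(1+\tau_1)=e_{ij}b_{ij}$. The remaining relations are imposed for all admissible indices: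

* (3) $x_{ij}(\tau_1)x_{ij}(\tau_2)=x_{ij}(\tau_1+\tau_2)$.
* (4) $[x_{ij}(u),x_{kl}(v)]=1$ if $j\ne k$, $i\ne l$, for $(u,v)=(1,\tau_1),(\tau_1,\tau_2)$.
* (5) $[x_{ij}(\tau_1),x_{jk}(\tau_2)]=[x_{il}(\tau_1),x_{lk}(\tau_2)]$ ($i,j,k$ distinct, $l\ne i,k$).
* (6) $[x_{ij}(1),x_{jk}(\tau_1)]=x_{ik}(\tau_1)=[x_{ij}(\tau_1),x_{jk}(1)]=[x_{ij}(\tau_1),x_{jk}(\tau_1)]$ and $[x_{ij}(\tau_1),x_{jk}(\tau_2)]=[x_{ij}(\tau_2),x_{jk}(\tau_1)]$ ($i,j,k$ distinct).
* (7) $w$ commutes with $e_{ij}$ and $b_{ij}$ for $j\ge3$.
* (8) $x_{kl}(1+\tau_1)$ commutes with $[x_{ij}(\tau_1),w]$; $x_{kl}(\tau_1)$ commutes with $[x_{ij}(1+\tau_1),w]$.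
* (9) $[x_{ij}(\tau_1),w]$ commutes with $[x_{kl}(1+\tau_1),w]$.
* (10) $w=(sws^{-1})(s'ws'^{-1})$.
* (11) $[w,awa^{-1}]=1$ for all $a\in A$.

This presentation is finite: (I1) gives (0), finite generation of $D_{\tau_1}$ gives (2), and in (3)–(6) the elements $x_{ij}(\tau_2)$ and $x_{ij}(\tau_1+\tau_2)$ are written with fixed choices of $g\in D$. We use the same letters for elements of $D$, $A$ and their images in $\Gamma$.

## 5. Evaluation on $Y_m$ and $vb_1(\Gamma)=\infty$

**Step 1: a homomorphism to functions on $Y_m$.** This step makes the model precise. Define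
$$\psi_m:\Gamma\to\mathrm{Map}(Y_m,F_0)\rtimes D$$
as the identity on $D$, constant functions on $A$, $w\mapsto$ the constant $\lambda_0$, and $b_{ij}\mapsto e_{ij}^{\hat\tau_1}$, the function $y\mapsto e_{ij}^{y(\tau_1)}$. Then $x_{ij}(g\tau_1)\mapsto e_{ij}^{\hat\tau_1\circ g^{-1}}=e_{ij}^{\widehat{g\tau_1}}$, so $x_{ij}(u)\mapsto e_{ij}^{\hat u}$ for every $u$ occurring in the relations.

We check the relations. (0) is clear. (1) and (2) hold because constants are $D$-invariant and $\hat\tau_1$ is $D_{\tau_1}$-invariant. (3) is $e_{ij}^ae_{ij}^b=e_{ij}^{a+b}$, and (4) is the commutation of $e_{ij},e_{kl}$ for $j\ne k$, $i\neq l$. (5) and (6) follow from $[e_{ij}^a,e_{jk}^b]=e_{ik}^{ab}$, from $ab=ba$, and from $a^2=a$ in $\mathbb F_2$. (7) holds since $e_{ij}$ with $j\ge3$ fixes $\varepsilon_1$ and $\varepsilon_2$, hence $\lambda_0$. In (8) and (9), functions with index $\tau_1$ have support in $\{\hat\tau_1=1\}$ and those with index $1+\tau_1$ have support in $\{\hat\tau_1=0\}$, also after taking a commutator with the constant $\lambda_0$; functions with disjoint supports commute. (10)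 and (11) hold in the abelian group $\Lambda_0$.

**Step 2: the finite-index subgroups.** This step finds the subgroup whose Betti number is large. The kernel of $D$ acting on $Y_m$ is the kernel of $D$ acting on $T/t^mT$, that is, $D_m$. Put $H_m=\psi_m^{-1}(\mathrm{Map}(Y_m,\Lambda_0)\cdot D_m)$. Since $\mathrm{Map}(Y_m,\Lambda_0)D_m$ has finite index in $\mathrm{Map}(Y_m,F_0)\rtimes D$, the index of $H_m$ is finite. As $D_m$ acts trivially on $Y_m$, the group $\mathrm{Map}(Y_m,\Lambda_0)D_m$ is a direct product, and so $H_m$ maps homomorphically to the free abelian group $\mathrm{Map}(Y_m,\Lambda_0)$. Since $\mathrm{Map}(Y_m,\Lambda_0)$ is normal in $\mathrm{Map}(Y_m,F_0)\rtimes D$ and contains $\psi_m(w)$, the image of $H_m$ contains $\psi_m(\langle\langle w\rangle\rangle)$.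

**Step 3: the image has rank at least $16^m$.** Let $B$ be the set of $f:Y_m\to\mathbb F_2$ with $e_{ij}^f\in\psi_m(\Gamma)$ for all $i\ne j$. It is closed under sums and, by $[e_{ik}^f,e_{kj}^g]=e_{ij}^{fg}$, under products. It contains $1$ and all $\hat p$ with $p$ unimodular. These separate the points of $Y_m$, because unimodular vectors generate $T$. So for $y\ne y'$ there is $f\in B$ with $f(y)=1$, $f(y')=0$ (take $\hat p$ or $1+\hat p$), and multiplying over all $y'\ne y$ gives $\delta_y\in B$. Now conjugate $w$ by $e_{32}^{\delta_y}$ and divide by $w$: the result is the element of $\mathrm{Map}(Y_m,\Lambda_0)$ supported at $y$ with value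
$$e_{32}\lambda_0-\lambda_0=[\varepsilon_2]-[\varepsilon_2+\varepsilon_3]\ne0 .$$
For different $y$ these are linearly independent, so $b_1(H_m)\ge|Y_m|=16^m$. Hence $vb_1(\Gamma)=\infty$.

## 6. Root homomorphisms $x_{ij}:T^+\to\Gamma$

From here on we work inside $\Gamma$, where only (0)–(11) are available. The purpose of this section is to recover, from one orbit of relations each, all additivity and commutation rules for the $x_{ij}$. By construction $g\,x_{ij}(p)\,g^{-1}=x_{ij}(gp)$ for $g\in D$ and $p$ unimodular, so each relation may be conjugated by $D$.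

**Lemma 1.** Each $x_{ij}$ extends uniquely to a homomorphism $T\to\Gamma$ with $g\,x_{ij}(v)\,g^{-1}=x_{ij}(gv)$ for $g\in D$.

*Proof.* Conjugating (3) by $D$ gives $x_{ij}(p)x_{ij}(q)=x_{ij}(p+q)$ for all partial bases $(p,q)$. Let $\mathcal T$ be the group generated by symbols $[p]$, $p$ unimodular, with relations $[p][q]=[p+q]$ for partial bases $(p,q)$. As $[p]\mapsto x_{ij}(p)$ defines a homomorphism $\mathcal T\to\Gamma$, it suffices to find a homomorphism $\sigma:T\to\mathcal T$ with $\sigma(p)=[p]$.

**Step 1: $\mathcal T$ is abelian.** For a partial basis, $[p][q]=[p+q]=[q+p]=[q][p]$. Let $p,p'$ be any unimodular vectors, $P$ a rank-$2$ summand containing both, and $q$ a member of a basis of a complement. Extending $p$ (resp. $p'$) to a basis of $P$ we see that $(p,q)$, $(p',q)$ and $(p,p'+q)$ are partial bases. So $[p]$ commutes with $[q]$ and with $[p'+q]=[p'][q]$, hence with $[p']$. We write $\mathcal T$ additively.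

**Step 2: definition of $\sigma$.** The point is to define $\sigma$ on non-unimodular vectors. Call $q$ *admissible* for $v$ if there is a partial basis $(\omega,q)$ with $v\in R\omega$. Then $q+v$ is unimodular, and we put $\sigma(v)=[q+v]-[q]$. Admissible vectors exist for every $v$. We check independence of $q$. For $v=0$ it is clear. Let $v\ne0$, so that $R\omega$ is determined by $v$, and let $q,q'$ be admissible. Their images in $T/R\omega\cong R^3$ are unimodular and lie in a common rank-$2$ summand. Choose $q''$ mapping to a generator of a complement of it. Then $(\omega,q,q'')$ and $(\omega,q',q'')$ are partial bases; in particular $q''$ is admissible for $v$. Since $v\in R\omega$, also $(q+v,q'')$ and $(q,q''+v)$ are partial bases, and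
$$[q+v]+[q'']=[q+q''+v]=[q]+[q''+v].$$
So $q$ and $q''$ give the same value, and likewise $q'$ and $q''$. For $p$ unimodular take $\omega=p$: then $\sigma(p)=[q+p]-[q]=[p]$.

**Step 3: additivity.** Given $v,v'$ let $P$ be a rank-$2$ summand containing both, and $q$ a member of a basis of a complement. Each element of $P$ is a multiple of some $\omega\in P$ unimodular, and for any such $\omega$ both $(\omega,q)$ and $(\omega,q+v)$ are partial bases. So $q$ is admissible for $v$ and for $v+v'$, and $q+v$ is admissible for $v'$. Hence
$$\sigma(v+v')=\bigl([q+v+v']-[q+v]\bigr)+\bigl([q+v]-[q]\bigr)=\sigma(v')+\sigma(v).$$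

Uniqueness and equivariance of the extension hold because unimodular vectors generate $T$. $\square$

In particular $x_{ij}(v)^2=x_{ij}(2v)=1$, although this was not imposed.

**Lemma 2.** $x_{ij}$ extends to a homomorphism $T^+\to\Gamma$ with $x_{ij}(1)=e_{ij}$, and $[x_{ij}(u),x_{kl}(v)]=1$ for all $u,v\in T^+$ if $j\ne k$, $i\ne l$.

*Proof.* By (4) for $(1,\tau_1)$, conjugation by $D$ (which fixes $e_{ij}$), and Lemma 1, $x_{ij}(1)$ commutes with $x_{kl}(T)$. The case $(k,l)=(i,j)$, together with $e_{ij}^2=1$, gives the extension. For fixed $u$ the set $\{v\in T^+:[x_{ij}(u),x_{kl}(v)]=1\}$ is a subgroup. For $u=1$ it contains $T$, and it contains $1$ by the rules in $A$. For $u=p$ unimodular it contains $1$ by the previous case with the roles of $(i,j)$ and $(k,l)$ exchanged (the condition on indices is symmetric), and by (4) for $(\tau_1,\tau_2)$ it contains all $q$ with $(p,q)$ a partial basis. By (G) it is $T^+$. Now fix $v$: the set of good $u$ is a subgroup containing $1$ and the unimodular vectors, so it is $T^+$. $\square$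

The extended $x_{ij}$ are still $D$-equivariant, and the notation $x_{ij}(1+\tau_1)=e_{ij}b_{ij}$ agrees with the extension. The next lemma produces the "products" of labels.

**Lemma 3.** For $i,j,k$ distinct, $c_{ik}(u,v):=[x_{ij}(u),x_{jk}(v)]$ $(u,v\in T^+)$ does not depend on $j$. Moreover:

* (c1) $c_{ik}$ is bi-additive and $D$-equivariant, and $c_{ik}(1,v)=c_{ik}(v,1)=x_{ik}(v)$;
* (c2) $c_{ik}(u,v)=c_{ik}(v,u)$;
* (c3) $c_{ik}(u,u)=x_{ik}(u)$;
* (c4) $c_{ik}(u,v)$ commutes with $x_{ab}(z)$, $z\in T^+$, whenever $a\ne k$, $b\ne i$.

In the model of Section 5, $c_{ik}(u,v)$ is $e_{ik}^{\hat u\hat v}$.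

*Proof.* Let $\mathcal P(u,v)$ be the statement: for all $i\ne k$, $[x_{ij}(u),x_{jk}(v)]$ is independent of $j$.

**Step 1: (c4) follows from $\mathcal P(u,v)$.** Choose $j\notin\{i,k,a,b\}$, which is possible with five indices. By Lemma 2, $x_{ij}(u)$ commutes with $x_{ab}(z)$ (as $j\ne a$, $i\ne b$), and so does $x_{jk}(v)$ (as $k\ne a$, $j\ne b$). Hence so does their commutator. In particular, if $\mathcal P(u,v)$ holds, then for each $j\ne i,k$ the element $c_{ik}(u,v)$ commutes with $x_{ij}(T^+)$ and $x_{jk}(T^+)$.

**Step 2: $\mathcal P$ is closed under addition in each variable.** Suppose $\mathcal P(u,v)$ and $\mathcal P(u,v')$ hold. By the first commutator identity and Step 1, $[x_{ij}(u),x_{jk}(v+v')]=c_{ik}(u,v)\,c_{ik}(u,v')$ for every $j$, so $\mathcal P(u,v+v')$ holds. If $\mathcal P(u,v)$ and $\mathcal P(u',v)$ hold, the second identity gives $[x_{ij}(u+u'),x_{jk}(v)]=c_{ik}(u',v)\,c_{ik}(u,v)$ in the same way.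

**Step 3: $\mathcal P$ always holds.** $\mathcal P(1,1)$ holds in $A$; $\mathcal P(1,p)$ and $\mathcal P(p,1)$ hold for unimodular $p$ by (6); $\mathcal P(p,q)$ holds for partial bases by (5); all after conjugation by $D$. As $1$ and the unimodular vectors generate $T^+$, we get $\mathcal P(1,v)$ for all $v$. By (G) we get $\mathcal P(p,v)$ for all unimodular $p$ and all $v\in T^+$. Varying the first variable, we get $\mathcal P(u,v)$ for all $u,v$.

So $c_{ik}$ is well defined, bi-additive (by the formulas in Step 2), and $D$-equivariant, and (c4) holds. For fixed $u$, $c_{ik}(u,\cdot)$ and $c_{ik}(\cdot,u)$ are homomorphisms from the abelian group $T^+$, so each has abelian image.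

**Step 4: (c1), (c2), (c3).** In (c1) the three homomorphisms $c_{ik}(1,\cdot)$, $c_{ik}(\cdot,1)$, $x_{ik}$ agree on $1$ (in $A$) and on unimodular vectors by (6), hence on $T^+$. For (c2): it holds when $u=1$ by (c1). For $u=p$ unimodular the homomorphisms $c_{ik}(p,\cdot)$ and $c_{ik}(\cdot,p)$ agree on $1$ and, by (6), on all $q$ with $(p,q)$ a partial basis, hence on $T^+$. Now fix $v$ and vary $u$. For (c3): it holds for $u=1$ and $u$ unimodular by (6). If it holds for $u$ and $u'$, then
$$c_{ik}(u+u',u+u')=c_{ik}(u,u)\,c_{ik}(u,u')\,c_{ik}(u',u)\,c_{ik}(u',u')=x_{ik}(u)x_{ik}(u'),$$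
because $c_{ik}(u,u')c_{ik}(u',u)=c_{ik}(u,u')^2=c_{ik}(2u,u')=1$. So it holds for all of $T^+$. $\square$

## 7. Commuting factors indexed by points, and local finiteness of $\mathcal A$

Let $\mathcal A=\langle x_{ij}(u):i\ne j,\ u\in T^+\rangle$. In the model it is a group of functions $X\to A$, which on finitely many labels splits as a product over the points of a finite set. The purpose of this section is to prove that $\mathcal A$ itself splits in a similar way, up to central ambiguity, and that it is locally finite. (A group is *locally finite* if its finitely generated subgroups are finite; for example $C(X,A)$, a directed union of finite powers of $A$.)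

Let $T'$ be $T$ or an $\mathbb F_2$-subspace of $T$. Put $T'^+=\mathbb F_2\oplus T'$, $\mathcal A'=\langle x_{ij}(u):u\in T'^+\rangle$, and for $p\in T'^+$
$$E'_p=\langle c_{ij}(u,p):i\ne j,\ u\in T'^+\rangle\subset\mathcal A' ,$$
written $E_p$ if $T'=T$. Note that $x_{ij}(p)=c_{ij}(1,p)\in E'_p$. In the model $E'_p$ consists of functions supported on $\{\hat p=1\}$, and $E'_{1+p}$ of functions supported on the complement. The next lemma says that in $\Gamma$ these still commute.

**Lemma 4.** Let $p\in T'^+$ and $p'=1+p$. Then $[E'_p,E'_{p'}]=1$ and $\mathcal A'=E'_pE'_{p'}$. For $v\in T'^+$ and $k\notin\{i,j\}$,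
$$c_{ij}(v,p)=[c_{ik}(v,p),x_{kj}(p)].\tag{12}$$
In particular $E'_p$ is perfect.

*Proof.* Put $y_{ij}(u)=c_{ij}(u,p')$ and $z_{ij}(u)=c_{ij}(u,p)$. Since $p+p'=1$, $y_{ij}(u)z_{ij}(u)=c_{ij}(u,1)=x_{ij}(u)$, so $E'_p$ and $E'_{p'}$ together generate $\mathcal A'$. By (c2), (c1) and (c3), for all $i\neq j$,
$$c_{ij}(p',p)=c_{ij}(p,p')=c_{ij}(p,1)\,c_{ij}(p,p)=x_{ij}(p)^2=1 .$$

**Step a: $y_{ij}(u)$ commutes with every $x_{ab}(p)$.** This is the special case $v=1$ of what we want, treated by the position of $(a,b)$.

* (i) $a\ne j$, $b\ne i$: this is (c4).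
* (ii) $a=j$, $b\ne i$: write $y_{ij}(u)=[x_{ik}(u),x_{kj}(p')]$ with $k\notin\{i,j,b\}$. Here $x_{ik}(u)$ commutes with $x_{jb}(p)$ by Lemma 2, and $[x_{kj}(p'),x_{jb}(p)]=c_{kb}(p',p)=1$.
* (iii) $a\ne j$, $b=i$: by (c2) write $y_{ij}(u)=c_{ij}(p',u)=[x_{ik}(p'),x_{kj}(u)]$ with $k\notin\{i,j,a\}$. Here $[x_{ai}(p),x_{ik}(p')]=c_{ak}(p,p')=1$, and $x_{kj}(u)$ commutes with $x_{ai}(p)$ by Lemma 2.
* (iv) $(a,b)=(j,i)$: by (c3), $x_{ji}(p)=[x_{jk}(p),x_{ki}(p)]$ for $k\notin\{i,j\}$. By (ii) and (iii), $y_{ij}(u)$ commutes with both factors.

**Step b: $y_{ij}(u)$ commutes with every $z_{ab}(v)$.** Again by position.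

* (i) $a\ne j$, $b\ne i$: $z_{ab}(v)=[x_{ak}(v),x_{kb}(p)]$ with $k\notin\{i,j,a,b\}$. Use (c4) for $x_{ak}(v)$ and Step a for $x_{kb}(p)$.
* (ii) $a=j$, $b\ne i$: $z_{jb}(v)=c_{jb}(p,v)=[x_{jk}(p),x_{kb}(v)]$ with $k\notin\{i,j,b\}$. Use Step a for $x_{jk}(p)$ and (c4) for $x_{kb}(v)$.
* (iii) $a\ne j$, $b=i$: $z_{ai}(v)=[x_{ak}(v),x_{ki}(p)]$ with $k\notin\{i,j,a\}$. Use (c4) for $x_{ak}(v)$ and Step a for $x_{ki}(p)$.
* (iv) $(a,b)=(j,i)$: let $k\notin\{i,j\}$. Then $z_{ji}(v)=[x_{jk}(v),x_{ki}(p)]$ with $x_{jk}(v)=y_{jk}(v)z_{jk}(v)$. The element $y_{jk}(v)$ commutes with $z_{jk}(v)$ by case (i) applied to the pairs $(j,k),(j,k)$, and with $x_{ki}(p)$ by Step a. By the identity for $[ab,c]$ it can be dropped: $z_{ji}(v)=[z_{jk}(v),x_{ki}(p)]$. Now $y_{ij}(u)$ commutes with $z_{jk}(v)$ by case (ii), and with $x_{ki}(p)$ by Step a.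

The formula found in (iv) is (12) for the pair $(j,i)$; the indices are arbitrary, so (12) holds in general. Step b says $[E'_p,E'_{p'}]=1$, whence $\mathcal A'=E'_pE'_{p'}$. In (12) both entries of the commutator lie in $E'_p$, so $E'_p$ is perfect. $\square$

Since $E'_p$ and $E'_{1+p}$ commute and generate $\mathcal A'$, both are normal in $\mathcal A'$.

**Definition.** A finite subspace $T'\subset T$ is *good* if it has an $\mathbb F_2$-basis $p_1,\dots,p_n$ of unimodular vectors; fix one. Put $Y'=\mathrm{Hom}(T',\mathbb F_2)$, and for $y\in Y'$ let $p_i^y=p_i$ if $y(p_i)=1$ and $p_i^y=1+p_i$ otherwise.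

For example $\{0,t\tau_1\}$ is not good, whereas $\langle\tau_1,\tau_1+t\tau_2\rangle$ is good although it contains $t\tau_2$; here $Y'$ has four points. Every finite subset of $T$ lies in a good subspace: write its elements as sums of unimodular vectors and take the span of these. So $\mathcal A$ is the directed union of the $\mathcal A'$ over good $T'$. The function $\widehat{p_i^y}$ is the one among $\hat p_i,1+\hat p_i$ that equals $1$ at $y$.

**Lemma 5.** Let $T'$ be good. Then $\mathcal A'=\prod_{y\in Y'}\mathcal A'_y$ with pairwise commuting normal subgroups $\mathcal A'_y\subset\bigcap_iE'_{p_i^y}$. With $\mathcal A'^{(y)}=\prod_{y'\ne y}\mathcal A'_{y'}$ we have $\mathcal A'=A\cdot\mathcal A'^{(y)}$ for each $y$. Moreover $\mathcal A'$ is perfect and finite. Hence $\mathcal A$ is locally finite.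

The product is not claimed to be direct. For $n=1$ one may take $\mathcal A'_y=E'_{p_1}$ or $E'_{1+p_1}$, and this is Lemma 4.

*Proof.* $\mathcal A'$ is perfect since $x_{ik}(u)=[x_{ij}(u),x_{jk}(1)]$.

**Step 1: splitting a perfect normal subgroup.** This is the induction step. Let $M$ be a perfect normal subgroup of $\mathcal A'$, and let $E=E'_{p_i}$, $\bar E=E'_{1+p_i}$. Then $M=[M,M]\subset[M,\mathcal A']\subset M$, so
$$M=[M,E\bar E]=[M,E][M,\bar E]=N\bar N,\qquad N=[M,E]\subset M\cap E,\quad \bar N=[M,\bar E]\subset M\cap\bar E,$$
and $N,\bar N$ are normal in $\mathcal A'$ and commute. We claim that $N$ is perfect. Indeed $M=[M,M]=[N,N][\bar N,\bar N]$, so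
$$N=[M,E]=[[N,N],E]\cdot[[\bar N,\bar N],E]=[[N,N],E]\subset[N,N],$$
because $\bar N\subset\bar E$ commutes with $E$, and $[N,N]$ is normal in $\mathcal A'$. Similarly $\bar N$ is perfect.

**Step 2: the decomposition.** Start with $M=\mathcal A'$ and apply Step 1 for $i=1,\dots,n$, each time to all pieces obtained so far. The final pieces are indexed by the choices, for each $i$, of $p_i$ or $1+p_i$, that is, by $y\in Y'$. They satisfy $\mathcal A'_y\subset\bigcap_iE'_{p_i^y}$, are normal, and have product $\mathcal A'$. If $y\ne y'$, choose $i$ with $y(p_i)\ne y'(p_i)$ and put $q=p_i^y$: then $\mathcal A'_y\subset E'_q$, $\mathcal A'_{y'}\subset E'_{1+q}$, so they commute by Lemma 4.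

**Step 3: $\mathcal A'=A\,\mathcal A'^{(y)}$.** This says that modulo the other points only the finite group $A$ remains. Fix $y$ and $i$, and put $q=p_i^y$. As $E'_{1+q}$ is perfect and normal,
$$E'_{1+q}=[E'_{1+q},\mathcal A']=\prod_{y'}[E'_{1+q},\mathcal A'_{y'}]\subset\mathcal A'^{(y)},$$
because the factor for $y'=y$ lies in $[E'_{1+q},E'_q]=1$ and the others lie in $\mathcal A'_{y'}$. So $x_{kl}(1+p_i^y)\in\mathcal A'^{(y)}$ for all $i$. As $1+p_i^y$ is $p_i$ or $1+p_i$, we get $x_{kl}(p_i)\in A\cdot\mathcal A'^{(y)}$. The elements $1,p_1,\dots,p_n$ span $T'^+$, so $x_{kl}(u)\in A\cdot\mathcal A'^{(y)}$ for all $u\in T'^+$.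

**Step 4: finiteness.** An element of $\bigcap_y\mathcal A'^{(y)}$ commutes with every $\mathcal A'_y$, since $\mathcal A'^{(y)}$ does; so it is central in $\mathcal A'$. The quotient $\mathcal A'/\bigcap_y\mathcal A'^{(y)}$ embeds into $\prod_y\mathcal A'/\mathcal A'^{(y)}$, a finite product of quotients of the finite group $A$. So $\mathcal A'/Z(\mathcal A')$ is finite, and by (I3) $\mathcal A'=[\mathcal A',\mathcal A']$ is finite. $\square$

## 8. The normal closure of $w$ is nilpotent of class at most 2

Let $K=\langle\langle w\rangle\rangle$. In the model it is a group of functions with values in $\Lambda_0$, which is abelian. The purpose of this section is to show that the relations force $K$ to be nilpotent of class at most $2$, which is enough. The tool is the function $\kappa(c)=[c,w]$ on $\mathcal A$. It satisfies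
$$\kappa(cc')=c\,\kappa(c')\,c^{-1}\cdot\kappa(c),\qquad\kappa(c^{-1})=c^{-1}\kappa(c)^{-1}c.\tag{13}$$
The first formula is a commutator identity from Section 1. The second follows from it with $c'=c^{-1}$.

**Lemma 6.** Let $p$ be unimodular.

* (a) $E_{1+p}$ centralizes $\kappa(c)$ for $c\in E_p$, and $E_p$ centralizes $\kappa(c)$ for $c\in E_{1+p}$.
* (b) $[\kappa(c),\kappa(c')]=1$ for $c\in E_p$, $c'\in E_{1+p}$.

*Proof.* **Step 1: generators of $E_q$ adapted to $w$.** By (7), by (1) and by additivity, $w$ commutes with $x_{ij}(u)$ for all $u\in T^+$ and $j\ge3$. For $q\in\{p,1+p\}$ let $\mathcal L_q=\langle c_{ij}(u,q):j\ge3\rangle$. For $j\ge3$ pick $k\ge3$ with $k\ne i,j$; then $c_{ij}(u,q)=[x_{ik}(u),x_{kj}(q)]$, so $w$ commutes with $\mathcal L_q$, that is, $\kappa=1$ on $\mathcal L_q$. By (12) with $k\ge3$, $k\ne i,j$, the elements $c_{ij}(v,q)=[c_{ik}(v,q),x_{kj}(q)]$ with $j\le 2$ are in the group generated by $\mathcal L_q$ and the $x_{kj}(q)$. So $E_q$ is generated by $\mathcal L_q$ and all $x_{ij}(q)$. Put $q'=1+q$. Since $D$ centralizes $w$, relations (8) and (9) hold with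 $\tau_1$ replaced by $p$.

**Step 2: proof of (a).** Fix $c'\in E_{q'}$. The set $\{c\in E_q:[c',\kappa(c)]=1\}$ is a subgroup by (13), because $c'$ commutes with $E_q$. It contains $\mathcal L_q$, where $\kappa=1$. So it remains to treat $c=x_{ij}(q)$. For this fixed $c$, it suffices to let $c'$ range over generators of $E_{q'}$. If $c'\in\mathcal L_{q'}$, it commutes with $c$ (Lemma 4) and with $w$, hence with $\kappa(c)$. If $c'=x_{kl}(q')$, use (8): its first half for $q=p$, its second half for $q=1+p$.

**Step 3: proof of (b).** First let $c'=x_{kl}(1+p)$. By (a), $\kappa(c')$ is centralized by $E_p$, so by (13) the set of $c\in E_p$ with $[\kappa(c),\kappa(c')]=1$ is a subgroup. It contains $\mathcal L_p$, and it contains $x_{ij}(p)$ by (9). So it is $E_p$. Now fix $c\in E_p$. By (a), $\kappa(c)$ is centralized by $E_{1+p}$, so the set of $c'\in E_{1+p}$ with $[\kappa(c),\kappa(c')]=1$ is a subgroup. It contains $\mathcal L_{1+p}$ and all $x_{kl}(1+p)$, so it is $E_{1+p}$. $\square$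

**Generators of $K$.** We now show that $K$ is generated by values of $\kappa$. The subgroup $\langle cwc^{-1}:c\in\mathcal A\rangle$ is normalized by $\mathcal A$, by $w$ (which it contains), and by $D$ (which centralizes $w$ and normalizes $\mathcal A$). Since $\Gamma=\langle D,\mathcal A,w\rangle$, it equals $K$. As $cwc^{-1}=\kappa(c)w$, relation (10) reads $w=\kappa(s)\,w\,\kappa(s')\,w$, so
$$w=\kappa(s)^{-1}\kappa(s')^{-1}.\tag{14}$$
Hence $K=\langle\kappa(c):c\in\mathcal A\rangle$. For good $T'$ put $K'=\langle\kappa(c):c\in\mathcal A'\rangle$. By (14) it contains $w$, because $s,s'\in A\subset\mathcal A'$; so $K'=\langle cwc^{-1}:c\in\mathcal A'\rangle$, and $\mathcal A'$ normalizes $K'$. The group $K$ is the directed union of the $K'$.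

**Lemma 7.** Let $T'$ be good and $K_y=\langle\kappa(c):c\in\mathcal A'_y\rangle$. The $K_y$ $(y\in Y')$ commute pairwise, $\mathcal A'_{y'}$ centralizes $K_y$ for $y'\ne y$, $\mathcal A'_y$ normalizes $K_y$, and $K'=\prod_yK_y$.

*Proof.* For $y\ne y'$ choose $i$ with $y(p_i)\ne y'(p_i)$. With $q=p_i^y\in\{p_i,1+p_i\}$ we have $\mathcal A'_y\subset E_q$ and $\mathcal A'_{y'}\subset E_{1+q}$, and $p_i$ is unimodular. So Lemma 6 gives the first two claims. For $c,c'\in\mathcal A'_y$, (13) gives $c\,\kappa(c')\,c^{-1}=\kappa(cc')\kappa(c)^{-1}\in K_y$, the third claim. For the last, let $c=c_1c''$ with $c_1\in\mathcal A'_{y_1}$ and $c''$ a product of elements of other factors $\mathcal A'_y$, at most one for each $y\ne y_1$. By induction on the number of factors, $\kappa(c'')$ lies in the product of the corresponding $K_y$, which $c_1$ centralizes. So $\kappa(c)=c_1\kappa(c'')c_1^{-1}\kappa(c_1)=\kappa(c'')\kappa(c_1)\in\prod_yK_y$. $\square$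

The induction shows more precisely that $\kappa(h)\in K^{(y)}:=\prod_{y'\ne y}K_{y'}$ for $h\in\mathcal A'^{(y)}$.

**Lemma 8.** $K$ is nilpotent of class $\le2$.

*Proof.* $K$ is a directed union, so it suffices to treat each $K'$. Relation (11) gives commutation only for constants from $A$; the identity $\mathcal A'=A\,\mathcal A'^{(y)}$ transports it to each point $y$. Let $c_1,c_2\in\mathcal A'_y$. By Lemma 5 there are $a_r\in A$ and $h_r\in\mathcal A'^{(y)}$ with $a_r=c_rh_r$ $(r=1,2)$. By (13) and Lemma 7, $\kappa(a_r)=c_r\kappa(h_r)c_r^{-1}\kappa(c_r)=m_r\,\kappa(c_r)$ with $m_r=\kappa(h_r)\in K^{(y)}$. By (11), conjugated by elements of $A$, the elements $w$, $a_1wa_1^{-1}$, $a_2wa_2^{-1}$ commute pairwise, so $[\kappa(a_1),\kappa(a_2)]=1$. Since $K^{(y)}$ commutes with $K_y$,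
$$1=[m_1,m_2]\,[\kappa(c_1),\kappa(c_2)],\qquad\text{so}\quad[\kappa(c_1),\kappa(c_2)]\in K_y\cap K^{(y)} .$$
As $K'=K_yK^{(y)}$ with commuting factors, $K_y\cap K^{(y)}$ is central in $K'$. Elements $\kappa(c)$ with $c$ in different factors commute anyway. So the generators $\kappa(c)$, $c\in\bigcup_y\mathcal A'_y$, of $K'$ commute modulo $Z(K')$, i.e. $K'/Z(K')$ is abelian. $\square$

## 9. Nilpotent by locally finite by $D$: no free quotients

This section turns the structure found into the failure of largeness. The statement is put so that it serves for both theorems.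

**Lemma 9.** Let $G$ be a group with normal subgroups $N\le M$ such that $N$ is nilpotent, $M/N$ is locally finite, and $G/M$ is isomorphic to a quotient of $D$. Then $G$ is not large.

*Proof.* Suppose $H\le G$ has finite index and $\varphi:H\to\Phi$ is onto a non-abelian free group.

**Step 1: $\varphi(H\cap N)=1$.** It is a nilpotent normal subgroup of $\Phi$. Suppose it is nontrivial. It is a free group, and a nilpotent one, so it is infinite cyclic, generated by some $n$. For $g\in\Phi$ we have $gng^{-1}=n^{\pm1}$, so $g^2$ commutes with $n$. Apply this to two members $a,b$ of a basis of $\Phi$: $a^2$ and $b^2$ lie in the centralizer of $n$, which is cyclic (centralizers of nontrivial elements in free groups are cyclic), so $a^2$ and $b^2$ commute, which is false.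

**Step 2: $\varphi(H\cap M)=1$.** By Step 1 it is a quotient of $(H\cap M)/(H\cap N)$, which embeds in the locally finite group $M/N$. So it is a torsion subgroup of $\Phi$, hence trivial.

**Step 3: contradiction.** Now $\varphi$ factors through $H/(H\cap M)\cong HM/M$, a finite-index subgroup of $G/M$, hence of a quotient of $D$. By (I2) it has finite abelianization. But $\Phi^{ab}$ is infinite. $\square$

**End of the proof of Theorem A.** Put $N=K$ and $M=\mathcal F:=K\mathcal A$. The subgroup $\mathcal F$ is normal in $\Gamma=\langle D,\mathcal A,w\rangle$, as $K$ is normal, $D$ normalizes $\mathcal A$, and $w\in K$. By Lemma 8, $K$ is nilpotent. $\mathcal F/K$ is a quotient of $\mathcal A$, which is locally finite by Lemma 5. $\Gamma/\mathcal F$ is generated by the image of $D$, so it is a quotient of $D$. By Lemma 9, $\Gamma$ is not large. With Section 5, Theorem A is proved. $\blacksquare$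

**Remark.** About $\Phi$ we used only that it is torsion-free, has infinite abelianization and has no nontrivial nilpotent normal subgroup. So no finite-index subgroup of $\Gamma$ maps onto any group with these three properties.

## 10. The universal central extension $F$ and the group $\Gamma_F$

In $\Gamma$ the products in Lemmas 5 and 7 were controlled only up to central elements. For Theorem B these central elements must be removed, so that the group is identified completely. The means is to replace $F_0$ by a group $F$ with $H_1(F)=H_2(F)=0$. Two further standard facts are used.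

* (I4) A perfect group $G$ has a universal central extension $\tilde G$ with kernel $H_2(G;\mathbb Z)$; $\tilde G$ is perfect with $H_2(\tilde G;\mathbb Z)=0$; and every central extension of a group with $H_1=H_2=0$ splits (Milnor, *Introduction to Algebraic K-theory*, §5; Weibel, *An Introduction to Homological Algebra*, §6.9).
* (I5) $SL_5(\mathbb F_2)$ has trivial Schur multiplier (Steinberg).

For orientation: a central extension $E\to Q$ with kernel $C$ that splits is a direct product $C\times Q$. So if $E$ is perfect, then $C=1$. This is how (I4) will be used.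

**Step 1: $F_0$ is perfect.** This makes $F$ exist. $A$ is perfect, being generated by the $e_{ik}=[e_{ij},e_{jk}]$. By $2$-transitivity, $\Lambda_0$ is generated by the $A$-orbit of $\lambda_0$. In the coinvariants $H_0(A;\Lambda_0)$ the equation $\lambda_0=s\lambda_0+s'\lambda_0$ becomes $\lambda_0=2\lambda_0$, so they vanish. Since $F_0^{ab}=A^{ab}\times H_0(A;\Lambda_0)$, $F_0$ is perfect.

**Step 2: $Z:=H_2(F_0;\mathbb Z)$ is finite.** This keeps $F$ virtually abelian. As $A$ is finite, $H_2(F_0;\mathbb Q)=H_2(\Lambda_0;\mathbb Q)_A=(\wedge^2(\Lambda_0\otimes\mathbb Q))_A$. By $2$-transitivity $V=\Lambda_0\otimes\mathbb C$ is irreducible, and it carries a nonzero invariant symmetric form, the restriction of the standard form on $\mathbb C[\Omega]$. By Schur's lemma for representations the invariant bilinear forms on $V$ are a one-dimensional space, so they are multiples of this symmetric form, and there is no nonzero alternating one. So $(\wedge^2V)_A=0$ and $H_2(F_0;\mathbb Q)=0$. Since $F_0$ is finitely presented, $Z$ is finitely generated, hence finite.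

**Step 3: properties of $F$.** Let $1\to Z\to F\to F_0\to1$ be the universal central extension and $\tilde\Lambda\le F$ the preimage of $\Lambda_0$. As $\tilde\Lambda/Z$ is abelian and $Z$ central, $\tilde\Lambda$ is nilpotent of class $\le2$. It is virtually abelian: if $g_1,\dots,g_r$ generate $\tilde\Lambda$, then $h\mapsto([h,g_1],\dots,[h,g_r])$ is a homomorphism $\tilde\Lambda\to Z^r$ whose kernel is the center, and this has finite index. So $F$ is finitely generated and virtually abelian, hence finitely presented and residually finite. By (I4), $H_1(F)=H_2(F)=0$.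

**Step 4: copies of $A$ and $w$ in $F$.** We need elements satisfying the relations of Section 4. The preimage of $A\le F_0$ in $F$ is a central extension of $A$, which splits by (I5) and (I4). So $A$ lifts to a subgroup, again written $A\le F$. Let $w_0\in F$ lift $\lambda_0$. Then $w_0=(sw_0s^{-1})(s'w_0s'^{-1})z$ for some $z\in Z$, and $w:=w_0z$ satisfies (10), because $(sws^{-1})(s'ws'^{-1})=w_0z^{-1}z^2=w$. Let $L=\langle e_{ij}:j\ge3\rangle$. It fixes $\lambda_0$, so $l\mapsto[l,w]$ takes values in $Z$ and is a homomorphism $L\to Z$. It is trivial because $L$ is perfect: $e_{ij}=[e_{ik},e_{kj}]$ with $k\ge3$, $k\ne i,j$. So $w$ commutes with $L$. Finally $\langle A,w\rangle$ maps onto $F_0$, so $\langle A,w\rangle Z=F$, and $F=[F,F]=[\langle A,w\rangle Z,\langle A,w\rangle Z]\subset\langle A,w\rangle$. Thus $F=\langle A,w\rangle$. Fix a finite presentation $F=\langle A,w\mid r_1,\dots,r_N\rangle$, including the multiplication table of $A$.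

**Definition.** $\Gamma_F$ is the group presented as $\Gamma$, but with (11) replaced by

* (11$_F$) $r_1=\dots=r_N=1$.

$\Gamma_F$ is finitely presented. Relation (11) was used only in Lemma 8 (and, in Section 5, checked in the target). So Lemmas 1–7, as well as (12), (13) and (14), are valid in $\Gamma_F$, and we keep all notation, including $K=\langle\langle w\rangle\rangle$.

## 11. The isomorphism $\Gamma_F\cong C(X,F)\rtimes D$

Since every locally constant function on the compact space $X$ is determined by finitely many labels, each $f\in C(X,F)$ factors through the restriction map $X\to\mathrm{Hom}(T',\mathbb F_2)$ for some finite subspace $T'\subset T$. The group $D$ acts on $C(X,F)$ by $f\mapsto f\circ g^{-1}$.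

**Step 1: the homomorphism.** As in Section 5, the identity on $D$, constants on $A$ and $w$, and $b_{ij}\mapsto e_{ij}^{\hat\tau_1}$ define a homomorphism $\psi:\Gamma_F\to C(X,F)\rtimes D$. Relations (0)–(6) are checked as before inside $A$. (7) holds as $w$ commutes with $L$. (8) and (9) hold by disjointness of supports. (10) and (11$_F$) hold in $F$. We have $\psi(x_{ij}(u))=e_{ij}^{\hat u}$ and $\psi(c_{ij}(u,v))=e_{ij}^{\hat u\hat v}$ for all $u,v\in T^+$.

**Step 2: $\psi$ is surjective.** The set of $f\in C(X,\mathbb F_2)$ with $e_{ij}^f$ in the image for all $i\ne j$ is a ring containing all $\hat u$, $u\in T^+$. For a finite subspace $T'$, the $\hat u$ with $u\in T'^+$ separate the points of $\mathrm{Hom}(T',\mathbb F_2)$, so, as in Step 3 of Section 5, they generate the ring of all functions on that finite set. Hence the image contains $e_{ij}^f$ for all $f\in C(X,\mathbb F_2)$. For clopen $S\subset X$ let $G_S\le F$ be the subgroup of those $f\in F$ for which the function equal to $f$ on $S$ and to $1$ off $S$ is in the image. Then $G_S\supset A$, and $G_S$ is normal in $F$, because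 the image contains the constants $\langle A,w\rangle=F$. In $F/\langle\langle A\rangle\rangle$ relation (10) becomes $w=w^2$, so $w=1$ there and the quotient is trivial. Thus $G_S=F$. Every element of $C(X,F)$ is a finite product of functions of this kind, and $D$ is in the image.

**Step 3: reduction of injectivity to finite pieces.** Let $\mathcal F=K\mathcal A$, a normal subgroup with $\Gamma_F=\mathcal F D$. The composite $\Gamma_F\to C(X,F)\rtimes D\to D$ is the identity on $D$ and kills $\mathcal F$, so its kernel is $\mathcal F$, and $\ker\psi\subset\mathcal F$. Moreover $\mathcal F$ is the directed union over good $T'$ of $\mathcal F'=K'\mathcal A'=\langle\mathcal A',w\rangle$. So it suffices that $\psi|_{\mathcal F'}$ is injective. For generators, hence for all elements, of $\mathcal F'$ the function $\psi(\cdot)$ factors through the surjective restriction map $X\to Y'=\mathrm{Hom}(T',\mathbb F_2)$. So we regard $\psi$ as a homomorphism $\mathcal F'\to\mathrm{Map}(Y',F)$.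

**Step 4: the factors of $\mathcal F'$.** The aim is to see that modulo the other points only $F$ remains. By Lemmas 5 and 7 the subgroups $\mathcal F'_y=K_y\mathcal A'_y$ commute pairwise and $\mathcal F'=\prod_y\mathcal F'_y$. Put $\mathcal F'^{(y)}=\prod_{y'\ne y}\mathcal F'_{y'}$, a normal subgroup. Since $\mathcal F'$ is generated by $\mathcal A'=A\,\mathcal A'^{(y)}$ and $w$, the quotient $\mathcal F'/\mathcal F'^{(y)}$ is generated by the images of $A$ and $w$. By (11$_F$) these define a surjection $F\to\mathcal F'/\mathcal F'^{(y)}$.

**Step 5: evaluation at $y$ has kernel exactly $\mathcal F'^{(y)}$.** For $y'\ne y$ choose $i$ with $y'(p_i)\ne y(p_i)$ and put $q=p_i^{y'}$, so $\hat q(y)=0$. Since $\mathcal A'_{y'}\subset E'_q$ and $\psi(c_{kl}(u,q))=e_{kl}^{\hat u\hat q}$, the functions in $\psi(\mathcal A'_{y'})$ are trivial at $y$. Hence so are those in $\psi(K_{y'})$, as $K_{y'}$ is generated by commutators $[c,w]$ with $c\in\mathcal A'_{y'}$. So evaluation at $y$ kills $\mathcal F'^{(y)}$. The composite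
$$F\to\mathcal F'/\mathcal F'^{(y)}\to F$$
is the identity on $A$ and on $w$, hence the identity. As the first map is onto, both maps are isomorphisms.

**Step 6: the kernel is central and then trivial.** By Step 5, $\ker(\psi|_{\mathcal F'})=\bigcap_y\mathcal F'^{(y)}$. It commutes with every $\mathcal F'_y$, so it is central in $\mathcal F'$. For the image: evaluation at $y$ maps $\mathcal F'=\mathcal F'_y\mathcal F'^{(y)}$ onto $F$ and kills $\mathcal F'^{(y)}$, so it maps $\mathcal F'_y$ onto $F$. By Step 5, $\psi(\mathcal F'_y)$ is trivial at all other points. So $\psi(\mathcal F'_y)$ is the full group of functions supported at $y$, and $\psi(\mathcal F')=F^{Y'}$. The group $\mathcal F'$ is perfect, because it is generated by the perfect group $\mathcal A'$ and $w$, and $w=\kappa(s)^{-1}\kappa(s')^{-1}$ is a product of commutators by (14). By the Künneth formula $H_1(F^{Y'})=H_2(F^{Y'})=0$. So the central extension $\mathcal F'\to F^{Y'}$ splits by (I4), $\mathcal F'\cong\ker(\psi|_{\mathcal F'})\times F^{Y'}$, and perfectness forces $\ker(\psi|_{\mathcal F'})=1$.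

This last step is where $F$ is needed instead of $F_0$: the argument up to here would leave a central kernel, and $H_2(F)=0$ removes it. Hence $\Gamma_F\cong C(X,F)\rtimes D$, and this group is finitely presented.

## 12. Residual finiteness, non-largeness and growth of $b_1$ for $C(X,F)\rtimes D$

**Step 1: residual finiteness.** We separate each nontrivial element from $1$ in a finite quotient. An element with nontrivial $D$-component is detected in $D$, which is residually finite since $\bigcap_mD_m=1$. Let $1\ne f\in C(X,F)$; $f(y)$ depends only on $y|_{T'}$ for some finite subspace $T'\subset T$. For $m$ large, $T'\cap t^mT=0$. Then every homomorphism $T'\to\mathbb F_2$ extends to one on $T$ vanishing on $t^mT$, i.e. to an element of $Y_m$. So $f(y)\ne1$ for some $y\in Y_m$. As $F$ is residually finite, it has a finite quotient $\bar F$ in which $f(y)$ survives. Then $f$ is nontrivial in the finite group at the end of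
$$C(X,F)\rtimes D\to\mathrm{Map}(Y_m,F)\rtimes D\to\mathrm{Map}(Y_m,\bar F)\rtimes(D/D_m).$$

**Step 2: not large.** Apply Lemma 9 with $N=C(X,\tilde\Lambda)$ and $M=C(X,F)$. Both are normal. $N$ is nilpotent of class $\le2$ because $\tilde\Lambda$ is. $M/N=C(X,A)$ is locally finite, being a directed union of finite powers of $A$. The quotient by $M$ is $D$.

**Step 3: Betti numbers.** Restriction to $Y_m$ and $F\to F_0$ give a homomorphism $C(X,F)\rtimes D\to\mathrm{Map}(Y_m,F_0)\rtimes D$. It is surjective, since the finitely many points of $Y_m$ have disjoint clopen neighborhoods in $X$. Let $H_m$ be the preimage of $\mathrm{Map}(Y_m,\Lambda_0)\times D_m$. It surjects onto $\mathrm{Map}(Y_m,\Lambda_0)\cong\mathbb Z^{30\cdot16^m}$, so $b_1(H_m)\ge30\cdot16^m$. Its index is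
$$|SL_5(\mathbb F_2)|^{16^m}\cdot|D/D_m|,\qquad |D/D_m|\le2^{16m},$$
because $D/D_m$ embeds in the $4\times4$ matrices over $R/t^m$. The indices tend to $\infty$, and since $m\le16^m$ their logarithms are at most $16^m\bigl(\log|SL_5(\mathbb F_2)|+16\log2\bigr)$. So $30\cdot16^m\ge c\log[\,\cdot:H_m]$ with $c=30/(\log|SL_5(\mathbb F_2)|+16\log2)>0$. Together with Section 11 this proves Theorem B. $\blacksquare$
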